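\title{Free after a finite \'etale extension, but not locally free}

\begin{abstract}
Let $R\to S$ be a faithfully flat, finitely presented ring map and let $M$ be an $R$-module such that $M\otimes_RS$ is free. We show that $M$ need not be locally free. For every finite field extension $k'/k$ with $k'\neq k$ we construct a domain $R$ over $k$ and a countable direct sum $M$ of invertible $R$-modules such that $M\otimes_kk'$ is free over $R\otimes_kk'$, while $M_f$ is not free for any nonzero $f\in R$. For $\mathbb C/\mathbb R$, the ring $R$ is the coordinate ring of an infinite product of circles and $M$ is the sum of their M\"obius modules. The obstruction is a top Chern class, detected by a congruence on degrees of zero-cycles. In the other direction, for an arbitrary faithfully flat $S$ we show that $M$ is locally free if $M\otimes_RS$ has finite rank or $R$ has finite Krull dimension, and that in infinite rank $M$ is locally free only if it is free.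
\end{abstract}

\section{The question and the results}\label{sec:intro}

All rings are commutative with identity. An $R$-module $M$ is \emph{locally free} if there are $f_1,\dots,f_n\in R$ generating the unit ideal such that each localization $M_{f_i}$ is a free $R_{f_i}$-module, of possibly infinite rank. A ring map $R\to S$ is \emph{faithfully flat} if it is flat and $N\otimes_RS=0$ forces $N=0$; equivalently, it is flat and $\operatorname{Spec}S\to\operatorname{Spec}R$ is surjective. The algebra $S$ is \emph{finitely presented} if it is a quotient of a polynomial ring $R[z_1,\dots,z_n]$ by a finitely generated ideal. We answer the following question, posed in \cite{MSE}.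

\begin{quote}
Let $R\to S$ be faithfully flat with $S$ finitely presented as an $R$-algebra, and let $M$ be an $R$-module such that $M\otimes_RS$ is a free $S$-module. Must $M$ be locally free?
\end{quote}

If $f_1,\dots,f_n$ generate the unit ideal and the modules $M_{f_i}$ are free of one and the same rank, then $S=\prod_iR_{f_i}$ is faithfully flat and finitely presented over $R$, and $M\otimes_RS=\prod_iM_{f_i}$ is free. So the question asks whether general finitely presented covers of $\operatorname{Spec}R$ trivialize more modules than covers by basic open sets do. It is known that without finite presentation the answer is negative in general, and that with finite presentation it is positive if in addition $R$ is Noetherian or $M$ is finitely generated.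

There are two reasons to guess that the answer is always positive. First, $S$ is defined by finitely many coefficients, which generate a Noetherian subring of $R$, and one might hope to descend everything to such a subring. Second, $M$ is projective (see (F1) in Section~\ref{sec:positive}), and infinite rank tends to make projective modules free. Indeed, write $R^{(J)}$ for the free module on a set $J$, and $\mathbb N=\{1,2,\dots\}$. If $P$ is projective and countably generated, split a surjection $R^{(\mathbb N)}\to P$ to get $P\oplus P'\cong R^{(\mathbb N)}$; then, regrouping summands,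
\begin{equation}\label{eq:absorb}
P\oplus R^{(\mathbb N)}\cong P\oplus(P'\oplus P)^{(\mathbb N)}\cong(P\oplus P')^{(\mathbb N)}\cong R^{(\mathbb N)}.
\end{equation}
Both reasons have a gap: $M$ need not come from a Noetherian subring, and $M$ need not have any free direct summand to start \eqref{eq:absorb}. The answer to the question is no. Recall that a module is \emph{invertible} if it is finitely generated and locally free of rank one.

\begin{theorem}\label{thm:A}
Let $k'/k$ be a finite field extension with $k'\neq k$. There are a $k$-algebra $R$ which is an integral domain, and invertible $R$-modules $L_1,L_2,\dots$, such that for $S=R\otimes_kk'$ and $M=\bigoplus_{i\ge1}L_i$ the following hold.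
\begin{enumerate}
\item[(1)] $S$ is finitely presented as an $R$-algebra and free of finite rank $[k':k]$ as an $R$-module, and it is \'etale over $R$ if $k'/k$ is separable. In particular $R\to S$ is faithfully flat.
\item[(2)] $M\otimes_RS\cong S^{(\mathbb N)}$ is free.
\item[(3)] For every nonzero $f\in R$, the $R_f$-module $M_f$ is not free.
\end{enumerate}
Hence $M$ is not locally free.
\end{theorem}

The last sentence follows from (3): if $f_1,\dots,f_n$ generate the unit ideal of $R\neq0$, some $f_j$ is nonzero, and $M_{f_j}$ is not free. For $k=\mathbb R$ and $k'=\mathbb C$ we have $S=R[t]/(t^2+1)$, so the failure already occurs for finite \'etale covers of degree $2$, the smallest nontrivial degree.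

\begin{corollary}\label{cor:closed}
Let $k$ be a field. The following are equivalent.
\begin{enumerate}
\item[(a)] $k$ is algebraically closed.
\item[(b)] For every nonzero finitely generated $k$-algebra $A$, every $k$-algebra $R$ and every $R$-module $M$, if $M\otimes_kA$ is free over $R\otimes_kA$ then $M$ is locally free over $R$.
\end{enumerate}
\end{corollary}

\begin{proof}
If $k$ is not algebraically closed, it has a finite extension $k'\neq k$, and Theorem~\ref{thm:A} with $A=k'$ contradicts (b), because $M\otimes_kk'=M\otimes_R(R\otimes_kk')$. If $k$ is algebraically closed, the Nullstellensatz gives a $k$-algebra map $A\to k$, hence an $R$-algebra map $R\otimes_kA\to R$. The base change of $M\otimes_kA$ along it is $M$, so $M$ is even free.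
\end{proof}

The second theorem describes what any counterexample must look like. It does not use finite presentation. We assume $R\neq0$, so that $S\ne0$ and the rank of a free $S$-module is a well-defined cardinal.

\begin{theorem}\label{thm:B}
Let $R\to S$ be any faithfully flat ring map, not necessarily finitely presented, with $R\neq0$, and let $M$ be an $R$-module such that $M\otimes_RS$ is free.
\begin{enumerate}
\item[(1)] If the rank of $M\otimes_RS$ is finite, then $M$ is locally free.
\item[(2)] If the rank is infinite, then $M$ is locally free if and only if $M$ is free.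
\item[(3)] If $R$ has finite Krull dimension, then $M$ is locally free, and free if the rank is infinite.
\end{enumerate}
\end{theorem}

So a counterexample has infinite rank and lives over a ring of infinite Krull dimension. Section~\ref{sec:line} builds one invertible module $L$ that becomes free over $k'$, and shows by hand why the copies of $L$ in $M$ must depend on independent variables. Section~\ref{sec:counter} proves Theorem~\ref{thm:A}, and Section~\ref{sec:positive}, which is independent of the other two, proves Theorem~\ref{thm:B}. The residue field at a prime $\mathfrak p$ is written $\kappa(\mathfrak p)$, and $M\otimes_R\kappa(\mathfrak p)$ is the \emph{fiber} of $M$ at $\mathfrak p$.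

\section{The projective line minus a closed point}\label{sec:line}

Fix $k'/k$ as in Theorem~\ref{thm:A}, an element $\theta\in k'\setminus k$, and its minimal polynomial $g\in k[t]$, of degree $d\ge2$. Let
\[
G(x,y)=y^dg(x/y)\in k[x,y].
\]
This form is homogeneous of degree $d$, with $G(t,1)=g(t)$ and $G(1,0)=1$. We want an invertible module that is not free but becomes free over $k'$. A linear form, viewed as a section of $\mathcal O(1)$ on $\mathbb P^1$, has one zero. Remove from $\mathbb P^1$ the closed point $G=0$. Over $k'$ the zero of $x-\theta y$ is among the removed points, so this form generates $\mathcal O(1)$ on what is left; over $k$ there is no such form.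

\subsection{The modules $B$ and $L$}
We shall have to change the ground field, so let $K\supseteq k$ be any field. Put
\[
\Gamma=K[x,y][G^{-1}]=\bigoplus_{j\in\mathbb Z}\Gamma_j,\qquad B=\Gamma_0,\qquad L=\Gamma_1,
\]
graded by degree, so that $B$ and $L$ consist of the fractions $h/G^j$ with $h$ homogeneous of degree $dj$ and $dj+1$. We write $\Gamma^K,B^K,L^K$ when $K$ must be indicated. Since $\Gamma^K=K\otimes_k\Gamma^k$ as graded rings, $B^K=K\otimes_kB^k$ and $L^K=K\otimes_kL^k$. One observation is used three times: if $u$ is a unit of degree $1$ in a $\mathbb Z$-graded ring $\Delta$, then $u^{-1}$ has degree $-1$, so $u$ is a basis of $\Delta_1$ over $\Delta_0$.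

\begin{lemma}\label{lem:BL}
Let $\xi=x^d/G$ and $\eta=y^d/G$ in $B$, and let $t=x/y$ and $\tau=y/x$.
\begin{enumerate}
\item[(a)] The elements $\xi,\eta$ generate the unit ideal of $B$, and $B_\eta=K[t,g(t)^{-1}]$, $B_\xi=K[\tau,G(1,\tau)^{-1}]$.
\item[(b)] $L$ is generated by $x$ and $y$; $L_\xi$ is free on $x$ and $L_\eta$ is free on $y$. So $L$ is invertible.
\item[(c)] If $g$ has a root in $K$, then $L$ is free of rank one.
\item[(d)] If $g$ is irreducible over $K$, then $L$ is not free.
\end{enumerate}
\end{lemma}

\begin{proof}
(a) Every monomial of degree $2d$ is divisible by $x^d$ or $y^d$, so $G^2=x^dp+y^dq$ with $p,q$ of degree $d$, and $1=\xi\cdot p/G+\eta\cdot q/G$. Inverting the degree-zero element $\eta$ in $\Gamma$ is the same as inverting $y$, so $B_\eta$ and $L_\eta$ are the parts of degree $0$ and $1$ of $\Gamma[y^{-1}]=K[t,g(t)^{-1}][y,y^{-1}]$, where we used $x=ty$ and $G=y^dg(t)$. The same holds for $\xi$, with $y=\tau x$ and $G=x^dG(1,\tau)$.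

(b) A form $h$ of degree $dj+1$ is $xh_1+yh_2$ with $h_1,h_2$ of degree $dj$, so $h/G^j\in Bx+By$. The element $y$ is a unit of degree $1$ in $\Gamma[y^{-1}]$, and $x$ is one in $\Gamma[x^{-1}]$.

(c) If $g(\vartheta)=0$ with $\vartheta\in K$, then $x-\vartheta y$ divides $G$, so it is a unit of degree $1$ in $\Gamma$.

(d) First, $G$ is irreducible in $K[x,y]$: in a factorization $G=G_1G_2$ the factors are homogeneous with $G_i(1,0)\ne0$, so $g=G_1(t,1)G_2(t,1)$ with $\deg G_i(t,1)=\deg G_i$, and one factor is constant. Suppose $L$ is free. It has rank one, so it has a generator $h/G^j$ with $\deg h=dj+1$. Writing $x$ and $y$ as multiples of it and clearing denominators, we see that $h$ divides $xG^N$ and $yG^N$ for some $N$, hence divides their greatest common divisor $G^N$. So $h=cG^e$ with $c\in K^\times$, and $de=dj+1$. This is impossible for $d\ge2$.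
\end{proof}

Geometrically, $X=\operatorname{Spec}B$ is the open set $D_+(G)\subset\mathbb P^1_K$, and $L$ is the module of sections of $\mathcal O(1)$ on $X$. Two features of $X$ drive the proof of Theorem~\ref{thm:A}.

\emph{The removed set.} Since $G(1,0)\neq0$, the complement $\mathbb P^1_K\setminus X$ lies in the chart $y\ne0$ and is $\operatorname{Spec}K[t]/(g)$. If $g$ is irreducible over $K$, this is one closed point whose residue field has degree $d$ over $K$.

\emph{The zero of $y$.} The point $\infty=(1:0)$ is a $K$-rational point of $X$, given by the $K$-algebra map $\varepsilon\colon B\to K$, $h/G^j\mapsto h(1,0)$. It is the zero scheme of the section $y\in L$: over $B_\eta$ the section $y$ generates $L$, and over $B_\xi$ we have $y=\tau x$ with $x$ a generator and $B_\xi/(\tau)=K$.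

Part (d) of the lemma plays these features against each other: a generator of $L$ could have zeros and poles only at the removed point, so its degree would be divisible by $d$, but it is $1$.

\subsection{The circle and the torus}\label{sub:torus}
Let $k=K=\mathbb R$, $k'=\mathbb C$, $g=t^2+1$, $G=x^2+y^2$. Put $u=(x^2-y^2)/G$ and $v=2xy/G$, so $u^2+v^2=1$. The algebra $B$ is generated by $x^2/G=(1+u)/2$, $y^2/G=(1-u)/2$ and $xy/G=v/2$. So $\mathbb R[u,v]/(u^2+v^2-1)$ maps onto $B$, and the map is injective because the source is a domain of dimension one and $B$ is a domain that is not a field. Thus $B$ is the coordinate ring of the circle. Substituting $(x,y)=(\cos\phi,\sin\phi)$ turns elements of $B$ into functions with $b(\phi+\pi)=b(\phi)$, for example $u=\cos2\phi$ and $v=\sin2\phi$, and elements of $L$ into functions with $s(\phi+\pi)=-s(\phi)$. So $L$ is the algebraic M\"obius bundle, and every section has a real zero by the intermediate value theorem.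

The first candidate for $M$ is $L^{(\mathbb N)}$ over $B$. It fails.

\begin{example}\label{ex:LL}
The module $L\oplus L$ is free on $(x,y)$ and $(-y,x)$: for $s_1,s_2\in L$ the equation $(s_1,s_2)=\alpha(x,y)+\beta(-y,x)$ has the unique solution $\alpha=(xs_1+ys_2)/G$, $\beta=(xs_2-ys_1)/G$ in $B$. Hence $L^{(\mathbb N)}\cong(L\oplus L)^{(\mathbb N)}$ is free.
\end{example}

On a circle, two sections can avoid having a common zero. On a torus, with one M\"obius module from each factor, they cannot.

\begin{example}\label{ex:torus}
Let $B_2=B\otimes_{\mathbb R}B$, $L_1=L\otimes_{\mathbb R}B$, $L_2=B\otimes_{\mathbb R}L$. We claim that $L_1\oplus L_2$ has no direct summand isomorphic to $B_2$. View elements as functions of $\phi=(\phi_1,\phi_2)\in\mathbb R^2$; an element of $L_i$ changes sign under $\phi_i\mapsto\phi_i+\pi$ and is unchanged under the same shift of the other variable. Suppose $s=(s_1,s_2)$ and $\lambda\colon L_1\oplus L_2\to B_2$ satisfy $\lambda(s)=1$.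

First, $s_1$ and $s_2$ have no common zero $\phi$. Let $\mathfrak m\subset B_2$ be the maximal ideal of elements vanishing at $\phi$. Evaluation $L_i/\mathfrak mL_i\to\mathbb R$ is a nonzero linear map on a one-dimensional space, hence injective. So a common zero would give $s\in\mathfrak m(L_1\oplus L_2)$ and $1=\lambda(s)\in\mathfrak m$.

Thus $\sigma=s_1+\sqrt{-1}\,s_2$ is a continuous map $\mathbb R^2\to\mathbb C\setminus\{0\}$, and it has a continuous argument $\alpha\colon\mathbb R^2\to\mathbb R$. Shifting $\phi_1$ by $\pi$ replaces $\sigma$ by $-\bar\sigma$, and shifting $\phi_2$ by $\pi$ replaces it by $\bar\sigma$. By continuity there are integers $p,q$, independent of $\phi$, with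
\[
\alpha(\phi_1+\pi,\phi_2)=\pi-\alpha(\phi)+2\pi p,\qquad \alpha(\phi_1,\phi_2+\pi)=-\alpha(\phi)+2\pi q .
\]
Computing $\alpha(\phi_1+\pi,\phi_2+\pi)$ in the two possible orders gives $\pi+\alpha(\phi)+2\pi(p-q)=-\pi+\alpha(\phi)+2\pi(q-p)$, that is, $1=2(q-p)$, a contradiction.
\end{example}

The obstruction is a parity, and the section $(\sin\phi_1,\sin\phi_2)$, which has exactly one zero in $[0,\pi)^2$, suggests its meaning. The general proof must work on $m$ factors and over fields such as $\mathbb R(t_1,\dots,t_n)$, where there is no continuity argument. It replaces the parity by the degree modulo $d$ of the zero-cycle of a section. Over $\mathbb R$ the degree modulo $2$ counts real points modulo $2$, since the other closed points have degree $2$.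

\section{The counterexample}\label{sec:counter}

\subsection{The infinite product}
Let $K\supseteq k$ be a field and let $B,L,X$ be as above. Put $B_m=B^{\otimes_Km}$, with $B_0=K$, so that $\operatorname{Spec}B_m=X^m$ is an open subscheme of $(\mathbb P^1_K)^m$. Tensor products over a field preserve injections, so by Lemma~\ref{lem:BL}(a) the ring $B_m$ embeds in
\[
(B_\eta)^{\otimes_Km}=K[t_1,\dots,t_m]\bigl[\bigl(g(t_1)\cdots g(t_m)\bigr)^{-1}\bigr],
\]
which is also a localization of $B_m$. Hence $B_m$ is a domain with fraction field $K(t_1,\dots,t_m)$. Let $R$ be the direct limit of the $B_m$ along the injections $a\mapsto a\otimes1$; it is a union of domains, hence a domain. Let $\iota_i\colon B\to R$ be the inclusion of the $i$-th factor and $L_i=R\otimes_{\iota_i,B}L$, an invertible $R$-module. For $i\le m$ let $L_i^{(m)}$ be the $B_m$-module defined in the same way, so $L_i=R\otimes_{B_m}L_i^{(m)}$. Let $\rho_m\colon R\to B_m$ be the $B_m$-algebra map given by $\varepsilon$ on the factors of index $>m$. We write $R^K,L_i^K$ when needed; then $R^K=K\otimes_kR^k$, compatibly with the maps $\iota_i$. In the real case of Section~\ref{sub:torus},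
\[
R=\mathbb R[u_1,v_1,u_2,v_2,\dots]/(u_i^2+v_i^2-1\;:\;i\ge1),
\]
and $L_i$ is the M\"obius module of the $i$-th circle.

Theorem~\ref{thm:A} will be proved with $R=R^k$. Localization can make some $L_i$ free; for instance, $L_i$ becomes free after inverting $\iota_i(\eta)$. But a single $f\in R$ lies in some $B_n$. If we invert all nonzero elements of $B_n$, then $L_1,\dots,L_n$ become free and the remaining factors form the same construction over the field $\operatorname{Frac}B_n$. This explains the general field $K$ and the free summand in the next statement.

\begin{proposition}\label{prop:key}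
Let $K\supseteq k$ be a field over which $g$ is irreducible, let $R=R^K$, $L_i=L_i^K$, and let $n\ge0$. The $R$-module $N=R^n\oplus\bigoplus_{i\ge1}L_i$ has no direct summand isomorphic to $R^{n+1}$. In particular $N$ is not free.
\end{proposition}

\subsection{Chow groups and Chern classes}
We recall what we need from \cite[Ch.~1--3]{Fulton}. Let $Y$ be a scheme of finite type over $K$. The Chow group $CH_p(Y)$ is the free abelian group on the integral closed subschemes $V\subseteq Y$ of dimension $p$, modulo rational equivalence; the class of $V$ is $[V]$. A vector bundle $E$ on $Y$ (for affine $Y$, a finitely generated projective module of constant rank) has Chern classes, which are commuting operators $c_i(E)\cap-\colon CH_p(Y)\to CH_{p-i}(Y)$.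
\begin{enumerate}
\item[(C1)] $c_0(E)=1$, and $c_i(E)=0$ for $i>\operatorname{rank}E$.
\item[(C2)] (Whitney formula) $c_i(E\oplus E')=\sum_{p+q=i}c_p(E)\,c_q(E')$.
\item[(C3)] If $\mathcal L$ is a line bundle on $Y$, $V\subseteq Y$ is an integral closed subscheme, and a nonzero section of $\mathcal L|_V$ has zero scheme $D$, then $c_1(\mathcal L)\cap[V]$ is the class of the cycle of $D$. This is $[D]$ if $D$ is integral and $0$ if $D$ is empty.
\item[(C4)] If $Z\subseteq Y$ is closed and $U=Y\setminus Z$, then $CH_0(Z)\to CH_0(Y)\to CH_0(U)\to0$ is exact; the second map keeps the closed points lying in $U$ and discards the others.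
\item[(C5)] If $Y$ is proper over $K$, then $\sum n_z[z]\mapsto\sum n_z[\kappa(z):K]$ is a well-defined homomorphism $\deg\colon CH_0(Y)\to\mathbb Z$.
\end{enumerate}
By (C3) the trivial line bundle has $c_1=0$, so by (C1) and (C2) adding a free summand of finite rank does not change Chern classes.

The scheme $X^m$ is affine, so (C5) does not apply to it. The degree survives modulo $d$, and this is the only place where the irreducibility of $g$ is used.

\begin{lemma}\label{lem:deg}
Let $g$ be irreducible over $K$ and $m\ge1$. The class in $CH_0(X^m)$ of a $K$-rational point is nonzero.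
\end{lemma}

\begin{proof}
Let $Y=(\mathbb P^1_K)^m$, which is proper over $K$, and let $Z=Y\setminus X^m$. A closed point $z\in Z$ is sent by some projection $Y\to\mathbb P^1_K$ to the removed point, so $\kappa(z)$ contains a copy of the field $K[t]/(g)$ over $K$, and $d$ divides $[\kappa(z):K]$. Thus $\deg$ maps the image of $CH_0(Z)$ into $d\mathbb Z$, and by (C4) and (C5) it induces a homomorphism $CH_0(X^m)\to\mathbb Z/d$. A $K$-rational point goes to $1$, which is nonzero because $d\ge2$.
\end{proof}

\begin{proof}[Proof of Proposition~\ref{prop:key}]
Suppose there are $R$-linear maps $a\colon R^{n+1}\to N$ and $b\colon N\to R^{n+1}$ with $ba=\mathrm{id}$. To use Chern classes we need finite rank and a scheme of finite type; we arrange these in this order.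

\emph{Reduction to $X^m$.} The image of $a$ is finitely generated, so it lies in $R^n\oplus L_1\oplus\dots\oplus L_m$ for some $m\ge1$. This submodule is $R\otimes_{B_m}E$, where
\[
E=B_m^{\,n}\oplus L_1^{(m)}\oplus\dots\oplus L_m^{(m)} .
\]
So $a$ and the restriction of $b$ give maps $R^{n+1}\to R\otimes_{B_m}E\to R^{n+1}$ with composite the identity. Since $\rho_m$ is the identity on $B_m$, base change along $\rho_m$ gives maps $B_m^{n+1}\to E\to B_m^{n+1}$ with composite the identity. Therefore $E\cong B_m^{n+1}\oplus E'$, where $E'$ is finitely generated projective with all fibers of dimension $(n+m)-(n+1)=m-1$.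

\emph{Two computations of $c_m(E)$.} Work on $U=X^m$. From $E\cong B_m^{n+1}\oplus E'$ we get $c_m(E)=c_m(E')=0$ by (C1). From the definition of $E$, together with (C1) and (C2), we get $c_m(E)=c_1(L_m^{(m)})\cdots c_1(L_1^{(m)})$. For $0\le j\le m$ let $V_j=\{\infty\}^j\times X^{m-j}\subseteq U$. It is closed and isomorphic to $X^{m-j}$, hence integral. For $j<m$, the restriction of $L_{j+1}^{(m)}$ to $V_j$ is the pullback of $L$ along the projection of $V_j$ to the factor of index $j+1$. The pullback of the section $y$ is nonzero, and its zero scheme is the preimage of the reduced point $\infty$, which is $V_{j+1}$. By (C3), $c_1(L_{j+1}^{(m)})\cap[V_j]=[V_{j+1}]$. Starting from $V_0=U$ we obtain $c_m(E)\cap[U]=[V_m]$, the class of the $K$-rational point $(\infty,\dots,\infty)$. So $[V_m]=0$ in $CH_0(U)$, contradicting Lemma~\ref{lem:deg}.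

Finally, the fibers of $N$ are infinite-dimensional, so if $N$ were free its rank would be infinite, and $R^{n+1}$ would be a direct summand.
\end{proof}

\subsection{Proof of Theorem~\ref{thm:A}}
Let $R=R^k$, $L_i=L_i^k$, $M=\bigoplus_{i\ge1}L_i$ and $S=R\otimes_kk'$.

(1) A $k$-basis of $k'$ is an $R$-basis of $S$, and a nonzero free module of finite rank is faithfully flat. The finite $k$-algebra $k'$ is a quotient of some $k[z_1,\dots,z_n]$ by an ideal, which is finitely generated, and the same generators and relations present $S$ over $R$. If $k'/k$ is separable, then $k'=k[t]/(h)$ with $h$ monic and $h'$ invertible in $k'$, so $S=R[t]/(h)$ with $h'$ invertible in $S$; such an algebra is \'etale.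

(2) We have $S=R^{k'}$ and $L_i\otimes_RS=R^{k'}\otimes_{\iota_i,B^{k'}}L^{k'}$. Since $g$ has the root $\theta$ in $k'$, the module $L^{k'}$ is free of rank one by Lemma~\ref{lem:BL}(c). So each $L_i\otimes_RS$ is free of rank one, and $M\otimes_RS\cong S^{(\mathbb N)}$.

(3) Let $0\ne f\in R$, say $f\in B_n=B_n^k$, and let $K=\operatorname{Frac}B_n=k(t_1,\dots,t_n)$. The polynomial $g$ is irreducible over $K$. Indeed, by Gauss's lemma a proper factorization of the monic polynomial $g$ over $K$ gives one in $k[t_1,\dots,t_n][t]$, and comparing degrees in each $t_i$ shows that the factors lie in $k[t]$.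

Separating the first $n$ factors and shifting the indices of the others down by $n$ gives $R\cong B_n\otimes_kR$, hence a ring map
\[
\psi\colon R\cong B_n\otimes_kR\longrightarrow K\otimes_kR=R^K .
\]
For $i>n$, the map $\psi\iota_i$ is $B^k\to B^K$ followed by the inclusion of the factor of index $i-n$, so $R^K\otimes_{\psi,R}L_i\cong L^K_{i-n}$. For $i\le n$, the map $\psi\iota_i$ factors through the field $K$, over which the invertible module $L$ becomes a one-dimensional vector space, so $R^K\otimes_{\psi,R}L_i\cong R^K$. Since $\psi(f)$ is a nonzero element of $K$, the map $\psi$ extends to $R_f$, and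
\[
R^K\otimes_{R_f}M_f\cong(R^K)^n\oplus\bigoplus_{i\ge1}L_i^K .
\]
This module is not free by Proposition~\ref{prop:key}, so $M_f$ is not free. \qed

\begin{remark}\label{rem:shadow}
The order of the two reductions in the proof of Proposition~\ref{prop:key} matters. Along $\rho_m$ each $L_i$ with $i>m$ becomes free of rank one, because $\rho_m\iota_i$ factors through $\varepsilon\colon B\to K$. So the base change of the whole module $N$ along $\rho_m$ is $E\oplus B_m^{(\mathbb N)}$, which is free by \eqref{eq:absorb}. For the module $M$ of Theorem~\ref{thm:A} this shows that $M$ is not of the form $R\otimes_{B_m}M_0$: otherwise $M_0\cong B_m\otimes_{\rho_m,R}M$ would be free, and so would $M$. The ring $R$ is not Noetherian and has infinite Krull dimension: the kernels of the maps $R\to R$ that apply $\varepsilon$ to the first $m$ factors and shift the others form a strictly ascending chain of primes.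
\end{remark}

\section{Finite rank, finite dimension, and locally free modules of infinite rank}\label{sec:positive}

We prove Theorem~\ref{thm:B}. Let $R\to S$ be faithfully flat. We use the following facts.
\begin{enumerate}
\item[(F1)] If $M\otimes_RS$ is projective over $S$, then $M$ is projective over $R$ \cite[Part~II, Th.~3.1.4]{RG}; see \cite[Tag~05A9]{Stacks}.
\item[(F2)] If $M\otimes_RS$ is finitely generated over $S$, then $M$ is finitely generated over $R$; and finitely generated projective modules are locally free \cite{Bourbaki}.
\item[(F3)] A projective module is a direct sum of countably generated modules \cite{Kaplansky}.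
\item[(F4)] If $M\otimes_RS$ is free on a set $J$, then every fiber of $M$ has dimension $|J|$. Indeed, a prime $\mathfrak p$ of $R$ lies under a prime $\mathfrak q$ of $S$, and $(M\otimes_R\kappa(\mathfrak p))\otimes_{\kappa(\mathfrak p)}\kappa(\mathfrak q)\cong\kappa(\mathfrak q)^{(J)}$.
\end{enumerate}
Part (1) of Theorem~\ref{thm:B} follows from (F1) and (F2). For the rest, the plan is to reduce to countably generated $M$, to split off a copy of $R^{(\mathbb N)}$, and to apply \eqref{eq:absorb}.

\subsection{Reduction to countable rank}
The summands given by (F3) need not become free over $S$; they may have finite rank, like the $L_i$. We group them so that each group matches a countably infinite part of the basis.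

\begin{lemma}\label{lem:count}
Let $R\to S$ be faithfully flat, $M$ projective, and $M\otimes_RS$ free with an infinite basis $(\epsilon_j)_{j\in J}$. Then $M=\bigoplus_\alpha M_\alpha$ with each $M_\alpha$ countably generated and each $M_\alpha\otimes_RS$ free of rank $\aleph_0$.
\end{lemma}

\begin{proof}
By (F3), $M=\bigoplus_{i\in I}P_i$ with each $P_i$ countably generated. For $I'\subseteq I$ and $J'\subseteq J$ put $P_{I'}=\bigoplus_{i\in I'}P_i$, and let $S^{(J')}$ be the span of the $\epsilon_j$ with $j\in J'$. Call $(I',J')$ \emph{good} if $P_{I'}\otimes_RS=S^{(J')}$ as submodules of $M\otimes_RS$. Passing to a union of index sets replaces both sides by the sum of the submodules, so any union of good pairs is good. The pair $(\emptyset,\emptyset)$ is good.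

\emph{Every countable $C_0\subseteq J$ is contained in $C$ for some good pair $(D,C)$ of countable sets.} Each $\epsilon_j$ lies in $P_{D'}\otimes_RS$ for a finite set $D'$, so for countable $C'$ there is a countable $D'$ with $S^{(C')}\subseteq P_{D'}\otimes_RS$. For countable $D'$ the module $P_{D'}\otimes_RS$ is countably generated, so it lies in $S^{(C')}$ for a countable $C'$. Alternating, we find increasing sequences of countable sets with $S^{(C_0)}\subseteq P_{D_1}\otimes_RS\subseteq S^{(C_1)}\subseteq P_{D_2}\otimes_RS\subseteq\cdots$, and we take $D=\bigcup D_l$, $C=\bigcup C_l$.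

Define good pairs $(I_\alpha,J_\alpha)$ by transfinite recursion. Start with $(\emptyset,\emptyset)$ and take unions at limit ordinals. If $J\setminus J_\alpha$ is infinite, choose a countably infinite $C_0\subseteq J\setminus J_\alpha$ and $(D,C)$ as above, and put $(I_{\alpha+1},J_{\alpha+1})=(I_\alpha\cup D,J_\alpha\cup C)$. The sets $J_\alpha$ increase strictly, so the recursion stops at an ordinal $\lambda\ge1$ with $J\setminus J_\lambda$ finite. For $\alpha<\lambda$ put $M_\alpha=P_{I_{\alpha+1}\setminus I_\alpha}$. It is countably generated, and $M_\alpha\otimes_RS\cong S^{(J_{\alpha+1})}/S^{(J_\alpha)}$ is free on the countably infinite set $J_{\alpha+1}\setminus J_\alpha$. The sets $I_{\alpha+1}\setminus I_\alpha$ partition $I_\lambda$, so $M=\bigoplus_{\alpha<\lambda}M_\alpha\oplus P_{I\setminus I_\lambda}$. The module $P_{I\setminus I_\lambda}\otimes_RS\cong S^{(J)}/S^{(J_\lambda)}$ is free of finite rank, so $P_{I\setminus I_\lambda}$ is finitely generated by (F2), and we add it to $M_0$.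
\end{proof}

\subsection{A criterion for freeness}
Let $M$ be a countably generated projective $R$-module. Fix a free module $F=M\oplus Q$ with basis $e_1,e_2,\dots$ and coordinate functions $e_k^*$, and let $F_{\le r}$ be the span of $e_1,\dots,e_r$. For $x\in F$ and $r\ge0$ let
\[
I_r(x)=\bigl(e_k^*(x)\;:\;k>r\bigr)\subseteq R .
\]
A prime $\mathfrak p$ contains $I_r(x)$ exactly when the image of $x$ in the fiber of $F$ at $\mathfrak p$ lies in the span of $e_1,\dots,e_r$. If $x\in M$ and $I_r(x)=R$, say $\sum_{k>r}c_ke_k^*(x)=1$ (a finite sum), then $\lambda=\sum_{k>r}c_ke_k^*$ splits off $Rx\cong R$ from $M$, and $\lambda$ kills $F_{\le r}$. The last property is the reason for the parameter $r$: functionals $\lambda_1,\lambda_2,\dots$ define a map to $R^{(\mathbb N)}$, rather than to the product, only if each element of $M$ is killed by all but finitely many of them. Consider the condition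
\begin{quote}
$(\dagger)$\quad for every decomposition $M=H\oplus N$ with $H$ free of finite rank and every $r\ge0$, there is $x\in N$ with $I_r(x)=R$.
\end{quote}
For the module of Theorem~\ref{thm:A} it fails already for $H=0$ and $r=0$, by Proposition~\ref{prop:key} with $n=0$.

\begin{lemma}\label{lem:dagger}
If $(\dagger)$ holds, then $M\cong R^{(\mathbb N)}$.
\end{lemma}

\begin{proof}
Let $y_1,y_2,\dots$ generate $M$. We construct $x_n\in M$ and $\lambda_n\in\operatorname{Hom}_R(M,R)$ with $\lambda_i(x_j)=\delta_{ij}$ and $\lambda_n(y_l)=0$ for $l<n$. Suppose $x_i,\lambda_i$ are given for $i<n$. The relations $\lambda_i(x_j)=\delta_{ij}$ show that $H=\sum_{i<n}Rx_i$ is free on the $x_i$ and that $M=H\oplus N$ with $N=\bigcap_{i<n}\ker\lambda_i$. Choose $r$ with $x_i,y_i\in F_{\le r}$ for all $i<n$. By $(\dagger)$ there is $x_n\in N$ with $I_r(x_n)=R$, hence a functional $\lambda_n$ with $\lambda_n(x_n)=1$ that kills $M\cap F_{\le r}$, and in particular $x_i$ and $y_i$ for $i<n$. Also $\lambda_i(x_n)=0$ for $i<n$, since $x_n\in N$.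

The map $(\lambda_n)_n$ sends each $y_l$, hence all of $M$, into $R^{(\mathbb N)}$, and it sends $x_n$ to the $n$-th basis vector. So it is a split surjection, and $M\cong P\oplus R^{(\mathbb N)}$ with $P$ projective and countably generated. Now apply \eqref{eq:absorb}.
\end{proof}

To verify $(\dagger)$ we build $x$ in steps, one for each member of a cover of $\operatorname{Spec}R$ by basic open sets $D(\delta)$. A step must make $x$ good on $D(\delta)$ without destroying what earlier steps achieved. Changing $x$ by a multiple of $\delta$ leaves it unchanged at the primes containing $\delta$, and this is enough.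

\begin{lemma}\label{lem:patch}
Let $N\subseteq F$ be a submodule, $r\ge0$, and let $\delta_1,\dots,\delta_s$ generate the unit ideal. Suppose that for every $x\in N$ and every $i$ there is $x'\in x+\delta_iN$ with $\delta_i\in\sqrt{I_r(x')}$. Then $I_r(x)=R$ for some $x\in N$.
\end{lemma}

\begin{proof}
For such $x,x'$ we have $e_k^*(x)\in e_k^*(x')+\delta_iR$, so $I_r(x)\subseteq I_r(x')+\delta_iR\subseteq\sqrt{I_r(x')}$. Start with $x_0=0$ and let $x_i$ be obtained from $x_{i-1}$ with $\delta_i$. The ideals $\sqrt{I_r(x_i)}$ increase with $i$, so $\sqrt{I_r(x_s)}$ contains all the $\delta_i$, and $I_r(x_s)=R$.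
\end{proof}

\subsection{Locally free modules of infinite rank}

\begin{proof}[Proof of Theorem~\ref{thm:B}(2)]
A free module is locally free (take $f_1=1$). Conversely, let $f_1,\dots,f_s$ generate the unit ideal with all $M_{f_i}$ free. Discarding the nilpotent $f_i$, which does not affect generation of the unit ideal, we may assume $R_{f_i}\neq0$. By (F4), evaluated at a prime not containing $f_i$, the rank of $M_{f_i}$ is the rank of $M\otimes_RS$. So $M$ becomes free of infinite rank over the faithfully flat algebra $S'=\prod_iR_{f_i}$, and $M$ is projective by (F1). Lemma~\ref{lem:count} for $R\to S'$ reduces us to the case that $M$ is countably generated projective and each $M_{f_i}$ is free of rank $\aleph_0$. By Lemma~\ref{lem:dagger} it suffices to verify $(\dagger)$.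

Let $M=H\oplus N$ and $r$ be as in $(\dagger)$. We check the hypothesis of Lemma~\ref{lem:patch} for $f_1,\dots,f_s$. Let $b=f_i$ and $x\in N$. When we add a correction to $x$, coordinates may cancel; infinite rank lets us place the correction in coordinates where $x$ vanishes. Choose $r'\ge r$ with $x\in F_{\le r'}$. Let $h_1,h_2,\dots$ be a basis of $M_b$, with coordinate functions $h_l^*$, and let $\pi\colon F_b\to M_b$ be the projection along $Q_b$. The modules $H_b$ and $\pi((F_{\le r'})_b)$ are finitely generated, so they lie in the span of $h_1,\dots,h_q$ for some $q$. Then $\mu=h_{q+1}^*\circ\pi\colon F_b\to R_b$ kills $H_b$ and $e_1,\dots,e_{r'}$. For some $a\ge0$ the element $b^ah_{q+1}$ is the image of an element of $M$; let $w$ be the component of that element in $N$. Since $\mu$ kills $H_b$,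
\[
b^a=\mu(w)=\sum_{k>r'}e_k^*(w)\,\mu(e_k)\quad\text{in }R_b .
\]
So $I_{r'}(w)$ generates the unit ideal of $R_b$, that is, $b^{c}\in I_{r'}(w)$ for some $c\geq0$. Put $x'=x+bw$. For $k>r'$ we have $e_k^*(x')=b\,e_k^*(w)$, so $b^{c+1}\in I_{r'}(x')\subseteq I_r(x')$.
\end{proof}

Both hypotheses of part (2) are needed. In rank one, the module $L^k$ of Lemma~\ref{lem:BL} is locally free, is not free, and becomes free over $B^k\otimes_kk'$. The freeness of $M\otimes_RS$ makes the local ranks equal: over $k\times k$ the module $k^{(\mathbb N)}\times k$ is locally free, and it is not free because its two fibers have different dimensions.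

\subsection{Rings of finite Krull dimension}
Now we know only that the fibers of $M$ are infinite-dimensional. For each prime $\mathfrak p$ and each $r'$ there is still an element of $N$ with a coordinate beyond $r'$ that is nonzero at $\mathfrak p$, but the neighborhood of $\mathfrak p$ on which it stays nonzero depends on $r'$, hence on $x$, whereas Lemma~\ref{lem:patch} needs a cover fixed in advance. So we fix finitely many coordinates first and must avoid cancellation in them. With more coordinates than the dimension of $R$ this is possible, by the following Kronecker-type lemma. We let $\dim R<0$ mean $R=0$.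

\begin{lemma}\label{lem:kron}
Let $n\ge0$, let $R$ be a ring with $\dim R<n$, and let $a,b_1,\dots,b_n\in R$. There are $c_1,\dots,c_n\in R$ with $a,b_1,\dots,b_n\in\sqrt{(b_1+ac_1,\dots,b_n+ac_n)}$.
\end{lemma}

For a field and $n=1$, take $c_1=0$ if $b_1\neq0$ and $c_1=1$ if $b_1=0$. In general the role of this choice is played by an element $c_n$ with $c_nb_n$ nilpotent, for which no cancellation in $b_n+ac_n$ can occur at any prime.

\begin{proof}
It suffices to get $a$ in the radical, since $b_j=(b_j+ac_j)-ac_j$. We use induction on $n$, for all rings at once; for $n=0$ the ring is zero. Let $n\ge1$ and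
\[
\mathfrak a=b_nR+\{z\in R: zb_n\text{ is nilpotent}\},
\]
an ideal of $R$. No minimal prime $\mathfrak p$ contains $\mathfrak a$. Otherwise $b_n\in\mathfrak p$; as $\mathfrak pR_{\mathfrak p}$ is the only prime of $R_{\mathfrak p}$, we have $zb_n^e=0$ for some $z\notin\mathfrak p$ and $e\ge1$; then $(zb_n)^e=0$ and $z\in\mathfrak a\subseteq\mathfrak p$, a contradiction. So every chain of primes containing $\mathfrak a$ can be extended downward by one more prime of $R$, and $\dim R/\mathfrak a<n-1$.

By induction applied to $R/\mathfrak a$ there are $c_1,\dots,c_{n-1}\in R$ and $l\geq1$ with $a^l=\omega+b_nu+c_n$, where $\omega\in(b_1+ac_1,\dots,b_{n-1}+ac_{n-1})$, $u\in R$, and $c_nb_n$ is nilpotent. Let $\mathfrak q$ be a prime containing $b_j+ac_j$ for all $j\le n$. The product of $b_n$ and $ac_n$ is nilpotent, so $\mathfrak q$ contains one of them; it contains their sum, so it contains both. Also $\omega\in\mathfrak q$. Hence $a^{l+1}=a\omega+ab_nu+ac_n\in\mathfrak q$, and $a\in\mathfrak q$.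
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:B}(3)]
Let $\dim R<n<\infty$ with $n\geq1$. By part (1) we may assume that the rank is infinite, and we show that $M$ is free. By (F1), Lemma~\ref{lem:count} and (F4) we may assume that $M$ is countably generated projective with all fibers infinite-dimensional. By Lemma~\ref{lem:dagger} it suffices to verify $(\dagger)$. Let $M=H\oplus N$ and $r$ be as there.

\emph{The cover.} Let $\mathfrak p$ be a prime and $\kappa=\kappa(\mathfrak p)$. The fiber $N\otimes_R\kappa$ is infinite-dimensional because $H\otimes_R\kappa$ is finite-dimensional, and it embeds in $F\otimes_R\kappa$ because $N$ is a direct summand of $F$. Its projection to $\bigoplus_{k>r}\kappa e_k$ has kernel of dimension at most $r$, so the image is infinite-dimensional; it is spanned by images of elements of $N$. Choose $w_1,\dots,w_n\in N$ with linearly independent images. Then there are indices $r<k_1<\dots<k_n$ such that the matrix $W=\bigl(e_{k_j}^*(w_i)\bigr)_{j,i}$ has determinant $\delta\notin\mathfrak p$. The determinants arising in this way lie in no common prime, so finitely many of them, $\delta_1,\dots,\delta_s$, generate the unit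 ideal.

\emph{The step.} We check the hypothesis of Lemma~\ref{lem:patch}. Let $\delta=\det W$ be one of the $\delta_i$, with its data $w_i,k_j$, let $x\in N$, and put $b_j=e_{k_j}^*(x)$. Combinations of the $w_i$ realize any vector divisible by $\delta$ in the coordinates $k_1,\dots,k_n$, and the correction must itself be a multiple of $\delta$, so we apply Lemma~\ref{lem:kron} with $a=\delta^2$. It gives $c=(c_1,\dots,c_n)$ with $\delta\in\sqrt{(b_1+\delta^2c_1,\dots,b_n+\delta^2c_n)}$. By Cramer's rule the vector $(z_1,\dots,z_n)=\operatorname{adj}(W)\,c$ satisfies $\sum_iz_i\,e_{k_j}^*(w_i)=\delta c_j$ for all $j$. Put $x'=x+\delta\sum_iz_iw_i\in x+\delta N$. Then $e_{k_j}^*(x')=b_j+\delta^2c_j$ and $k_j>r$, so $\delta\in\sqrt{I_r(x')}$.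
\end{proof}

\begin{thebibliography}{9}

\bibitem{Bourbaki}
Bourbaki, \emph{Alg\`ebre commutative}.

\bibitem{Fulton}
Fulton, \emph{Intersection Theory}.

\bibitem{Kaplansky}
Kaplansky, \emph{Projective modules}, 1958.

\bibitem{MSE}
``In this post `ring' means `commutative ring with identity'.'',
\texttt{https://math.stackexchange.com/}\allowbreak\texttt{questions/3845218/}\allowbreak\texttt{what-does-it-mean-when-}\allowbreak\texttt{the-extension-of-scalars-is-free}

\bibitem{RG}
Raynaud and Gruson, \emph{Crit\`eres de platitude et de projectivit\'e}.

\bibitem{Stacks}
\emph{Stacks Project}.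

\end{thebibliography}
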